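# Finite scheme-theoretic equivalence relations in characteristic $0$ whose quotient does not exist

## 1. Finite-dimensional algebras and the ring of invariants

Suppose we want to glue the points of a space $X$ according to an equivalence relation with finite classes. Is there a space $Y$ whose points are the classes and whose functions are exactly the functions on $X$ that respect the gluing? We begin with $X=\operatorname{Spec}A$, where $A$ is a finite-dimensional algebra over a field $k$ of characteristic $0$. There the answer is yes, and the proof is short once the words are fixed.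

Throughout, $S$ is a Noetherian scheme over $\operatorname{Spec}\mathbb Q$, and $X$ is an algebraic space essentially of finite type over $S$ (locally, a localization of something of finite type). Products without a subscript are over $S$. Let $\sigma=(\sigma_1,\sigma_2):R\to X\times X$ be a morphism of algebraic spaces over $S$. We call $\sigma_1,\sigma_2:R\rightrightarrows X$ the projections, and say that $R$ is *finite* if both are finite morphisms.

**Definition 1.1.** $R$ is a *set-theoretic equivalence relation* if for every geometric point $\operatorname{Spec}K\to S$ ($K$ algebraically closed) the map $R(K)\to X(K)\times X(K)$ is injective and its image is an equivalence relation. $R$ is a *scheme-theoretic equivalence relation*, written $R\subset X\times_SX$, if $\sigma$ is a monomorphism and for every $S$-scheme $T$ the image of $R(T)$ in $X(T)\times X(T)$ is an equivalence relation on $X(T)$.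

Taking $T=\operatorname{Spec}K$ shows that the second notion implies the first. The converse fails: let $S=X=\operatorname{Spec}k$ and $R=\operatorname{Spec}k[\epsilon]/(\epsilon^2)$. For each $K$ there is one $K$-point everywhere, so $R$ is a set-theoretic equivalence relation, but $R\to X\times X=\operatorname{Spec}k$ is not a monomorphism.

**Definition 1.2.** Let $R$ be finite. A *geometric quotient* $X/R$ is a morphism $\pi:X\to Y$ of algebraic spaces over $S$ ($Y$ may be an algebraic space even if $X$ is a scheme) such that

1. $\pi\sigma_1=\pi\sigma_2$;
2. $\pi$ is finite;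
3. for every geometric point $\operatorname{Spec}K\to S$, the fibres of $\pi(K):X(K)\to Y(K)$ are exactly the $R(K)$-equivalence classes of $X(K)$;
4. $\mathcal O_Y$ is the equalizer of the two maps $\pi_*\mathcal O_X\rightrightarrows(\pi\sigma_1)_*\mathcal O_R$.

If $X=\operatorname{Spec}A$ is affine, then $R$, being finite over $X$, is affine too, say $R=\operatorname{Spec}B$. The functions that respect the gluing form the *ring of invariants*
$$A^R=\{a\in A:\ \sigma_1^\#a=\sigma_2^\#a\}.$$
Condition 4 makes $\operatorname{Spec}A^R$ the only reasonable affine candidate. The next lemma says that it works as soon as condition 2 holds.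

**Lemma 1.3.** Let $S$ be an affine $\mathbb Q$-scheme and $R=\operatorname{Spec}B\rightrightarrows X=\operatorname{Spec}A$ a finite set-theoretic equivalence relation over $S$. If $A$ is finite over $A^R$, then $\pi:X\to Y=\operatorname{Spec}A^R$ is a geometric quotient.

*Proof.* Condition 1 holds by definition and 2 by hypothesis. Condition 4 holds because forming the equalizer of $A\rightrightarrows B$ commutes with localization at elements of $A^R$. Condition 3 remains, and the idea is to look at one point of $Y$ in a neighborhood so small that everything above it splits into local pieces.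

Let $y\in Y$ and let $O$ be the strict henselization of $\mathcal O_{Y,y}$. Its residue field $\bar\kappa$ is a separable closure of $\kappa(y)$, hence algebraically closed because the characteristic is $0$. Let $A_O,B_O$ be the base changes along $A^R\to O$. Since $O$ is flat over $A^R$, it is the equalizer of $A_O\rightrightarrows B_O$. In particular $O\subset A_O$, so $A_O\ne0$. The algebra $A_O$ is finite over $O$; so is $B_O$, since it is finite over $A_O$. A finite algebra over a henselian local ring is a finite product of local rings. Here all their residue fields are finite over $\bar\kappa$, hence equal to $\bar\kappa$.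

Consider a geometric point $\operatorname{Spec}K\to Y$ over $y$, and factor it through $\operatorname{Spec}O$ by choosing an embedding $\bar\kappa\to K$ over $\kappa(y)$. The points of $X(K)$ above it are the $\bar\kappa$-algebra maps $A_O\otimes_O\bar\kappa\to K$. Each local factor of $A_O$ contributes exactly one. So these points form the set $J\neq\emptyset$ of factors of $A_O$; similarly the points of $R(K)$ above our geometric point are the factors of $B_O$. By condition 1, points related by $R(K)$ lie in the same fibre of $\pi(K)$, so $R(K)$ restricts to an equivalence relation on $J$. Let $H\subset J$ be one class and $\varepsilon\in A_O$ the idempotent that is $1$ on the factors in $H$ and $0$ on the others. A factor of $B_O$ lies over a pair $(j,j')$ of equivalent elements. On it $\sigma_1^\#\varepsilon$ is $1$ or $0$ according to whether $j\in H$, and $\sigma_2^\#\varepsilon$ according to whether $j'\in H$. These agree, so $\sigma_1^\#\varepsilon=\sigma_2^\#\varepsilon$ and $\varepsilon\in O$. The local ring $O$ has only the idempotents $0$ and $1$, and $\varepsilon\neq0$. So $\varepsilon=1$ and $H=J$: the fibre is exactly one class.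 $\square$

**Proposition 1.4.** Let $k$ be a field of characteristic $0$, $S=\operatorname{Spec}k$, and $X$ affine of finite type over $k$ with $\dim X=0$. Then $X/R$ exists for every finite scheme-theoretic equivalence relation $R$ on $X$.

*Proof.* $X=\operatorname{Spec}A$ with $\dim_kA<\infty$, and $k$ maps to $A^R$. So $A$ is finite over $A^R$, and Lemma 1.3 applies. $\square$

What changes in general? In dimension $0$ the finiteness of $A$ over $A^R$ cost nothing, because the constants are always invariant. For larger $X$ we must produce many invariant functions, and there may be too few. In positive characteristic there are enough: if $X$ is an algebraic space essentially of finite type over a Noetherian $\mathbb F_p$-scheme $S$ and $R\rightrightarrows X$ is a finite set-theoretic equivalence relation, then $X/R$ exists, and this remains valid for algebraic spaces for which the Frobenius map $F^q:X\to X^{(q)}$ is finite. The corresponding question in characteristic $0$, for scheme-theoretic $R$, is stated as open in "Quotients by finite equivalence relations (Q2918462)", https://mardi.schubotz.org/wiki/Item:Q2918462: *if $R\subset X\times_SX$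 is a scheme-theoretic equivalence relation with finite projections, does $X/R$ exist?* We shall see that in the setting above the answer is no, already for $X=\mathbb A^3_k$. We shall also see how far Proposition 1.4 extends.

## 2. Relations of the form $\operatorname{Spec}(A\otimes_CA)$

The simplest source of scheme-theoretic equivalence relations is a subring $C\subset A$ with $A$ finite as a $C$-module: put $R=\operatorname{Spec}(A\otimes_CA)$. A $T$-point of $R$ is a pair of $T$-points of $\operatorname{Spec}A$ with the same image in $\operatorname{Spec}C$, so $R$ is an equivalence relation. For $a\in A$ we write $a_i$ for $a$ placed in the $i$-th factor of $A\otimes_CA$ or $A\otimes_CA\otimes_CA$. For $g\in C$ all $g_i$ agree, and we write simply $g$. Clearly $C\subset A^R$, so $A$ is finite over $A^R$ and the quotient exists (over an affine $S$) by Lemma 1.3.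

**Example 2.1.** Let $A=k[s]$, $C=k[s^2,s^3]$. Then $A\otimes_CA=k[s_1,s_2]/(s_1^2-s_2^2,\ s_1^3-s_2^3)$. If $s_1^2=s_2^2$ and $s_1^3=s_2^3$ in a field, then $s_1=s_2$; so $R$ has the same points as the diagonal. But $s_1-s_2\ne0$ in $A\otimes_CA$, because all relations have degree at least $2$. The nilpotent structure of $R$ carries the information: $s$ is not invariant, $s^2$ and $s^3$ are, and $A^R$ is graded, so $A^R=C$ and the quotient is the cusp.

**Warning 2.2.** In general $A^R$ may be larger than $C$. Take $C=k[s^3,s^5]\subset A=k[s]$. The forms $s_1^2+s_1s_2+s_2^2$ and $s_1^4+s_1^3s_2+\dots+s_2^4$ are coprime, of degrees $2$ and $4$. So their multiples in degree $6$ span a space of dimension $5+3-1=7$ (the $-1$ is the one relation between them in that degree), which is the space of all forms of degree $6$. Multiplying by $s_1-s_2$ shows $s_1^7-s_2^7\in(s_1^3-s_2^3,\ s_1^5-s_2^5)$. Thus $s^7$ is invariant, but $s^7\notin C$. We shall only ever use the inclusion $C\subset A^R$.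

## 3. Translating a line along a cocycle

To make invariants scarce we add a line with coordinate $t$ and glue with a translation. Let $\Lambda$ be a Noetherian $\mathbb Q$-algebra with $\operatorname{Spec}\Lambda$ essentially of finite type over $S$, let $A$ be a finitely generated $\Lambda$-algebra, let $C\subset A$ be a $\Lambda$-subalgebra over which $A$ is a finite module, and put $B=A\otimes_CA$. For $c\in B$ let $c_{12},c_{23},c_{13}$ be its three images in $A\otimes_CA\otimes_CA$. We call $c$ a *cocycle* if
$$c_{12}+c_{23}=c_{13}. \tag{3.1}$$
Let $X=\operatorname{Spec}A[t]$, let $R_c=\operatorname{Spec}B[t]$, and let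
$$\sigma_1^\#:\ a\mapsto a_1,\quad t\mapsto t;\qquad\qquad \sigma_2^\#:\ a\mapsto a_2,\quad t\mapsto t+c. \tag{3.2}$$

**Lemma 3.1.** If $c$ is a cocycle, then $R_c$ is a scheme-theoretic equivalence relation on $X$, and both projections are finite.

*Proof.* *Monomorphism.* The map $A[t]\otimes_\Lambda A[t]\to B[t]$ given by (3.2) is surjective: its image contains all $a_1$, all $a_2$ and $t$. So $R_c\to X\times_{\operatorname{Spec}\Lambda}X$ is a closed immersion. The map $X\times_{\operatorname{Spec}\Lambda}X\to X\times_SX$ is a base change of the diagonal of $\operatorname{Spec}\Lambda\to S$, hence a monomorphism. So $\sigma$ is one.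

*Equivalence relation.* Let $T$ be an $S$-scheme. Then $R_c(T)$ is the set of pairs $\big((x,\tau),(x',\tau')\big)$ of points of $X(T)$, over the same point of $(\operatorname{Spec}\Lambda)(T)$, such that $x,x'\in(\operatorname{Spec}A)(T)$ have the same image in $(\operatorname{Spec}C)(T)$ and $\tau'=\tau+c(x,x')$. If $x,x',x''$ have the same image in $(\operatorname{Spec}C)(T)$, they define a ring map $A\otimes_CA\otimes_CA\to\Gamma(T,\mathcal O_T)$, and (3.1) gives $c(x,x')+c(x',x'')=c(x,x'')$. This is transitivity. With $x=x'=x''$ we get $c(x,x)=0$, which is reflexivity; then $x''=x$ gives $c(x',x)=-c(x,x')$, which is symmetry.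

*Finiteness.* $A\to B$ is finite via either factor, because $A$ is finite over $C$. So $\sigma_1^\#$ is finite. And $\sigma_2^\#$ is the finite map $a\mapsto a_2$, $t\mapsto t$ followed by the automorphism $t\mapsto t+c$ of $B[t]$. $\square$

The obvious cocycles are the *coboundaries* $c=h_2-h_1$ with $h\in A$. They do not help us. Indeed $\sigma_1^\#(t-h)=t-h_1$ and $\sigma_2^\#(t-h)=t+c-h_2=t-h_1$, so $t-h$ is invariant and $C[t-h]\subset A[t]^{R_c}$. Since $A[t]=A[t-h]$ is finite over $C[t-h]$, it is finite over the invariants, and for affine $S$ the quotient exists by Lemma 1.3. So we need a cocycle that is not a coboundary. The first instinct in characteristic $0$ is to average, and averaging shows where such cocycles cannot be found.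

**Lemma 3.2.** If there is a $C$-linear map $\lambda:A\to C$ with $\lambda(1)=1$, then every cocycle is a coboundary.

*Proof.* Apply $\lambda$ to the first factor of $A\otimes_CA\otimes_CA$; the result lies in $C\otimes_CA\otimes_CA=A\otimes_CA$, with factors that we still call second and third. Let $h=(\lambda\otimes\mathrm{id})(c)\in A$. Then $c_{12}\mapsto h_2$, $c_{13}\mapsto h_3$, and $c_{23}\mapsto\lambda(1)c_{23}=c_{23}$. So (3.1) becomes $c_{23}=h_3-h_2$. After renaming the factors, $c=h_2-h_1$. $\square$

Such a $\lambda$ exists whenever $A$ is a domain and $C$ a normal domain containing $\mathbb Q$: take $\lambda=\frac1n\operatorname{Tr}$, where $n$ is the degree of the fraction field extension; the trace of an element integral over the normal domain $C$ lies in $C$. So averaging settles all these relations, and it stops working exactly when $C\subset A$ has no such retraction. In particular, when $A$ is a domain, $C$ must not be normal.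

Non-normality alone is not enough. Take the cusp of Example 2.1, where we can list all cocycles. The cocycle condition is homogeneous, so we may take $c$ homogeneous; recall also that $c(x,x)=0$.

- In degree $0$, $c$ is a constant, so $c=0$.
- In degree $1$, $c=\alpha(s_2-s_1)$, a coboundary.
- In degree $2$, $B$ has basis $s_1^2=s_2^2$, $s_1s_2$, so $c=\alpha s_1(s_1-s_2)$. Here $c_{12}+c_{23}-c_{13}=\alpha(s_1-s_2)(s_3-s_2)$. This is nonzero for $\alpha\neq0$, since the only relations in degree $2$ are $s_1^2=s_2^2=s_3^2$.
- In degree $n\ge3$ all monomials in $s_1,s_2$ agree in $B$ (in degree $3$: $s_1^2s_2=s_2^3=s_1^3=s_1s_2^2$; then multiply), so $c=\alpha s_1^n$ and $c(x,x)=0$ forces $c=0$.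

So over the cusp every cocycle is a coboundary. The degree-$2$ computation is instructive: a product such as $s_1(s_1-s_2)$ fails the cocycle condition by a product of two differences. Two differences can be killed separately, and this is what we exploit next.

## 4. Product cocycles and an element $e=px-qy$

Let $e\in C$, $a,b\in A$, and try $c=e(a_1-a_2)b_2$. Then
$$c_{12}+c_{23}-c_{13}=e\big[(a_1-a_2)b_2+(a_2-a_3)b_3-(a_1-a_3)b_3\big]=e\,(a_1-a_2)(b_2-b_3). \tag{4.1}$$
To make this vanish, one would first split $e=e'+e''$ with $e',e''\in C$ and $e'a,\ e''b\in C$. Then $e'(a_1-a_2)=(e'a)_1-(e'a)_2=0$ and likewise $e''(b_2-b_3)=0$, so $c$ is a cocycle. But $c=e''(a_1-a_2)b_2=(e''b)(a_1-a_2)$, and because $e''b\in C$ this equals $(e''ab)_1-(e''ab)_2$, a coboundary. The splitting inside $C$ is what kills it.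

The way out is to split $e$ only inside $A$. Let $p,q\in C$ and $x,y\in A$ satisfy
$$pa\in C,\qquad qb\in C,\qquad e:=px-qy\in C, \tag{4.2}$$
without asking that $px$ or $qy$ lie in $C$. Then $p(a_1-a_2)=0$ and $q(b_2-b_3)=0$, so $e(a_1-a_2)(b_2-b_3)=(px_1-qy_1)(a_1-a_2)(b_2-b_3)=0$, and $c$ is a cocycle. The argument that made it a coboundary no longer applies.

We realize (4.2) with monomials in two variables, $x=s^3$, $a=s^6$, $y=s^5$, $b=s^{10}$; the role of these exponents appears in Section 5. Let $q=s^d$ and $p=r^{d+2}$, so that $e=px-qy$ is homogeneous, of degree $d+5$. We want $C$ to contain as little as possible, so that $B$ has few relations. So we let $C$ be spanned by $1,p,q,pa,qb,e$ and everything of degree $\ge2d$; products of two of the named elements have degree $\ge 2d$. The cocycle has degree $(d+5)+6+10=d+21$, and it should lie below degree $2d$: this needs $d\ge22$. We take $d=22$.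

**Theorem 1.** Let $\Lambda\ne0$ be a Noetherian $\mathbb Q$-algebra with $\operatorname{Spec}\Lambda$ essentially of finite type over $S$. Put $\mathfrak m=(s,r)\subset\Lambda[s,r]$, let $\mathfrak h\subset\mathfrak m^{44}$ be any ideal, possibly $0$, and put $A=\Lambda[s,r]/\mathfrak h$, $X=\operatorname{Spec}A[t]$. There is a scheme-theoretic equivalence relation $R\subset X\times_SX$ with both projections finite, such that there is no integral morphism $\pi:X\to Y$ to an algebraic space $Y$ over $S$ with $\pi\sigma_1=\pi\sigma_2$. In particular $X/R$ does not exist.

**Construction of $R$.** In $\Lambda[s,r]$, with $\deg s=\deg r=1$, let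
$$p=r^{24},\quad q=s^{22},\quad u=ps^6=r^{24}s^6,\quad v=qs^{10}=s^{32},\quad e=ps^3-qs^5=r^{24}s^3-s^{27}, \tag{4.3}$$
of degrees $24,22,30,32,27$. Let $C\subset A$ be the image of $\Lambda+\Lambda p+\Lambda q+\Lambda u+\Lambda v+\Lambda e+\mathfrak m^{44}$. Products of two of $p,q,u,v,e$ have degree at least $44$, so $C$ is a subring. Since $s^{44},r^{44}\in C$, the images of the monomials $s^ir^j$ with $i,j<44$ generate $A$ as a $C$-module, so $A$ is finite over $C$. Let $B=A\otimes_CA$ and
$$c=e\,(s_1^6-s_2^6)\,s_2^{10}\in B. \tag{4.4}$$
By (4.1) with $a=s^6$, $b=s^{10}$,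
$$c_{12}+c_{23}-c_{13}=e(s_1^6-s_2^6)(s_2^{10}-s_3^{10}),$$
and this is $0$, because $e=p\,s_1^3-q\,s_1^5$ while $p(s_1^6-s_2^6)=u_1-u_2=0$ and $q(s_2^{10}-s_3^{10})=v_2-v_3=0$. So $c$ is a cocycle, and Lemma 3.1 gives a finite scheme-theoretic equivalence relation $R=R_c$ on $X$.

**Remark 4.1.** We have $c^2=0$ in $B$: both $e^2$ and $e^2s^6$ are images of elements of $\mathfrak m^{44}$, hence lie in $C$, so $e^2(s_1^6-s_2^6)=0$. This shows where characteristic $0$ matters. Over an $\mathbb F_p$-algebra $\Lambda$ (for a prime number $p$) the same formulas define a relation for which $t^p\mapsto(t+c)^p=t^p$; thus $t^p$ is invariant and $A[t]$ is finite over the ring $C[t^p]$ of invariant functions. In characteristic $0$ we have instead $t^n\mapsto t^n+nc\,t^{n-1}$ with $n\neq0$.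

## 5. A graded functional that detects $c$

We want to show that $c$ cannot be compensated by terms $f_2-f_1$, in a form that survives any later change of coordinates in $t$. So we pass to the part of degree at most $43$, where $c$ sits in the top degree, and look for a linear functional there. Let
$$A^-=\Lambda[s,r]/\mathfrak m^{44},\qquad B^-=\Lambda[s_1,r_1,s_2,r_2]\big/\big(g_1-g_2\ (g=p,q,u,v,e),\ \text{all monomials of degree}\ge44\big).$$
Both are graded with degree-$0$ part $\Lambda$. As $\mathfrak h\subset\mathfrak m^{44}$, $A^-$ is a quotient of $A$. The two maps $a\mapsto a_1,a_2$ from $A$ to $B^-$ factor through $A^-$ and agree on $C$ (on $\Lambda$, on the five generators, and on $\mathfrak m^{44}$, which maps to $0$). So they define a surjection $B\to B^-$. The image of $c$ lies in $B^-_{43}$; we call it $c$ again.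

**Lemma 5.1.** There is a $\Lambda$-linear map $\Phi:B^-_{43}\to\Lambda$ with $\Phi(c)=1$ and $\Phi(f_1)=\Phi(f_2)=0$ for all $f\in A^-_{43}$.

**Step 1: find what $\Phi$ must satisfy.** The relations in degree $43$ are spanned by $\mu(g_1-g_2)$, with $\mu$ a monomial of degree $43-\deg g$. Suppose $\Phi$ is supported on monomials of total $r$-degree $24$ of the form $r_1^{24}s_1^is_2^{19-i}$ and $r_2^{24}s_1^is_2^{19-i}$, and on monomials in $s_1,s_2$ only. The relation for $p$ says that the first two have the same value; call it $\varphi(i)$. The relation for $q$ says that $s_1^{22+i}s_2^{21-i}$ and $s_1^is_2^{43-i}$ have the same value; call it $\psi(i)$. The relations for $u$ and $v$ then ask that $\varphi$ be $6$-periodic and $\psi$ be $10$-periodic. The relation for $e$ asks that $\varphi(i+3)-\varphi(i)=\psi(i+5)-\psi(i)$. This is automatic if $\varphi$ is parity plus a $3$-periodic function and $\psi$ is parity plus a $5$-periodic function, because shifting by $3$ or by $5$ changes parity in the same way. Finally the vanishing on one-factor monomials asks $\varphi(0)=\varphi(19)=\psi(0)=\psi(21)=0$. If $w$ is the $5$-periodic part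 of $\psi$, with parity equal to $1$ on odd numbers and $0$ on even ones, this gives $w(0)=0$ and $w(1)=-1$. Expanding $c$, as in Step 4, gives $\Phi(c)=\varphi(9)-\psi(11)-\varphi(3)+\psi(5)=\psi(5)-\psi(11)=w(0)-w(1)=1$. So the choice is nearly forced.

**Step 2: define $\Phi$.** Write $[\ \cdot\ ]$ for $1$ if the statement inside is true, $0$ if not. For $i\in\mathbb Z$ let
$$\varphi(i)=[i\text{ odd}]+[3\mid i]-1,\qquad \psi(i)=[i\text{ odd}]+[5\mid i]-1 .$$
For $i=0,\dots,5$ the values of $\varphi$ are $0,0,-1,1,-1,0$; for $i=0,\dots,9$ those of $\psi$ are $0,0,-1,0,-1,1,-1,0,-1,0$. Clearly $\varphi$ is $6$-periodic and $\psi$ is $10$-periodic. Moreover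
$$\varphi(i+3)-\varphi(i)=\psi(i+5)-\psi(i), \tag{5.1}$$
since both sides equal $[i+1\text{ odd}]-[i\text{ odd}]$. And $\varphi(0)=\varphi(19)=\psi(0)=\psi(21)=0$. Define $\Phi$ on $\Lambda[s_1,r_1,s_2,r_2]_{43}$ by
$$\Phi(r_1^{24}s_1^is_2^{19-i})=\Phi(r_2^{24}s_1^is_2^{19-i})=\varphi(i)\qquad(0\le i\le19),$$
$$\Phi(s_1^{22+i}s_2^{21-i})=\Phi(s_1^is_2^{43-i})=\psi(i)\qquad(0\le i\le21),$$
and $\Phi=0$ on all other monomials. The listed monomials are pairwise distinct (in the second line the exponent of $s_1$ runs through $22,\dots,43$ and through $0,\dots,21$), and each has total $r$-degree $0$ or $24$.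

**Step 3: $\Phi$ descends to $B^-_{43}$.** We check $\Phi(\mu g_1)=\Phi(\mu g_2)$ for each $g$ and each monomial $\mu$ of degree $43-\deg g$.

Suppose first that $\mu$ contains $r_1$ or $r_2$. Then both sides are $0$, because no term has total $r$-degree $0$ or $24$. For $g=p,u$ the $r$-degree is at least $25$. For $g=q,v$ it lies between $1$ and $\deg\mu\le21$. For $g=e$ the two terms have $r$-degree at least $25$ and between $1$ and $16$, respectively.

Now suppose $\mu=s_1^is_2^l$.

- $g=p$, $i+l=19$: both sides are $\varphi(i)$.
- $g=q$, $i+l=21$: $\mu q_1=s_1^{22+i}s_2^{21-i}$ and $\mu q_2=s_1^is_2^{43-i}$; both sides are $\psi(i)$.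
- $g=u$, $i+l=13$: $\mu u_1=r_1^{24}s_1^{i+6}s_2^{13-i}$ gives $\varphi(i+6)$ and $\mu u_2=r_2^{24}s_1^is_2^{19-i}$ gives $\varphi(i)$; these are equal.
- $g=v$, $i+l=11$: $\mu v_1=s_1^{32+i}s_2^{11-i}$ gives $\psi(i+10)$ and $\mu v_2=s_1^is_2^{43-i}$ gives $\psi(i)$; these are equal.
- $g=e$, $i+l=16$: $\mu e_1=r_1^{24}s_1^{i+3}s_2^{16-i}-s_1^{27+i}s_2^{16-i}$ gives $\varphi(i+3)-\psi(i+5)$, and $\mu e_2=r_2^{24}s_1^is_2^{19-i}-s_1^is_2^{43-i}$ gives $\varphi(i)-\psi(i)$; these are equal by (5.1).

**Step 4: the values.** The only monomials in one factor on which $\Phi$ could be nonzero are $r_1^{24}s_1^{19},\ s_1^{43},\ r_2^{24}s_2^{19},\ s_2^{43}$, with values $\varphi(19),\psi(21),\varphi(0),\psi(0)$, all $0$. So $\Phi(f_1)=\Phi(f_2)=0$ for $f\in A^-_{43}$. Writing $e=r_1^{24}s_1^3-s_1^{27}$,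
$$c=r_1^{24}s_1^9s_2^{10}-s_1^{33}s_2^{10}-r_1^{24}s_1^3s_2^{16}+s_1^{27}s_2^{16},$$
$$\Phi(c)=\varphi(9)-\psi(11)-\varphi(3)+\psi(5)=1-0-1+1=1.\qquad\square$$

In particular $c$ is not a coboundary: if $c=h_2-h_1$ in $B$, then in $B^-_{43}$ we get $c=(h_{43})_2-(h_{43})_1$, where $h_{43}$ is the degree-$43$ part of the image of $h$ in $A^-$, and $\Phi$ gives $1=0$. But Theorem 1 claims more than this.

## 6. Integral maps from $X$ to affine schemes

We first exclude affine $Y$; the general proof has the same shape. Tensor products without subscript are over $\Lambda$ from here to the end of Section 7. In $B^-$ we have $c^2=0$, since its degree is $86\ge44$.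

Let $Y=\operatorname{Spec}D$ and let $\pi:X\to Y$ be integral with $\pi\sigma_1=\pi\sigma_2$. The image of $D$ in $A[t]$ consists of invariants. Let $f\in A[t]$ be invariant, and let $\sum_{i=0}^{43}f_i$, with $f_i\in A_i^-\otimes\Lambda[t]$, be its image in $A^-[t]$. Compare the two images of $f$ in $B^-[t]$, in degree $43$. The first map sends $t\mapsto t$ and contributes $(f_{43})_1$. The second sends $t\mapsto t+c$ with $\deg c=43$ and $c^2=0$, so $g(t)\mapsto g+c\,g'$; only $f_0$ can use the correction term, since $a_2c=0$ for $\deg a\ge1$. Hence
$$(f_{43})_2-(f_{43})_1+c\,f_0'=0\qquad\text{in }B^-_{43}\otimes\Lambda[t].$$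
Apply $\Phi$: $f_0'=0$, so $f_0\in\Lambda$ because $\Lambda$ is a $\mathbb Q$-algebra. Thus *every invariant function is constant along the line $s=r=0$*. But $A[t]$ is integral over the image of $D$; reducing modulo $(s,r)$, $\Lambda[t]$ is integral over a subring of $\Lambda$. So $t$ is a root of a monic polynomial with coefficients in $\Lambda$, which is absurd because $\Lambda\ne0$.

For an algebraic space $Y$ we must work on an étale affine chart of $Y$. The line is then replaced by something étale over it, and the polynomial formula $g\mapsto g+cg'$ must be proved again there.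

## 7. Étale charts and the proof of Theorem 1

We use four standard facts. An integral morphism is affine. Now let $E$ be an étale $\Lambda[t]$-algebra. The derivation $d/dt$ of $\Lambda[t]$ extends to a unique $\Lambda$-derivation $\partial$ of $E$. Two $\Lambda[t]$-algebra maps $E\to M$ that agree modulo a nilpotent ideal of $M$ are equal. Finally, for a nilpotent closed immersion $L\subset Z$, restriction to $L$ is an equivalence from étale $Z$-schemes to étale $L$-schemes (EGA IV, 18.1.2).

Suppose $\pi:X\to Y$ is integral, $Y$ is an algebraic space over $S$, and $\pi\sigma_1=\pi\sigma_2$.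

**Step 1: truncate and choose a chart.** The aim is to replace everything by affine schemes near the line. Set
$$X^-=\operatorname{Spec}A^-[t]\subset X,\qquad R^-=\operatorname{Spec}B^-[t]\subset R,\qquad L=\operatorname{Spec}\Lambda[t].$$
$L$ is a closed subscheme of $X^-$ and of $R^-$, in each case cut out by the elements of positive degree; these generate nilpotent ideals, because everything of degree $\ge44$ is $0$. The $\sigma_i$ restrict to $\sigma_i^-:R^-\to X^-$. As $c$ has positive degree, $\sigma_i^-|_L$ is the inclusion $L\subset X^-$ for both $i$. Regard $R^-$ as a $Y$-space via $\pi\sigma_1=\pi\sigma_2$; then both $\sigma_i^-$ are $Y$-morphisms.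

Étale morphisms $U\to Y$ with $U$ affine cover $Y$, and $L\neq\emptyset$. So we can choose one, $U=\operatorname{Spec}D$, with $L_U:=L\times_YU\ne\emptyset$. A subscript $U$ denotes base change to $U$. All of $X_U,R_U$ and their closed subschemes $X_U^-,R_U^-,L_U$ are integral over $U$, hence affine. Let $L_U=\operatorname{Spec}E$. Then $E\ne0$, $E$ is étale over $\Lambda[t]$, and $E$ is integral over the image $\bar D$ of $D\to E$. Let $\partial$ be as above; $\partial t=1$.

**Step 2: identify the charts.** The aim is to write $X_U^-$, $R_U^-$ and the maps between them explicitly. The étale $X^-$-scheme $X_U^-$ restricts to $L_U$ over $L$. So does $\operatorname{Spec}(A^-\otimes E)$, which is étale over $X^-=\operatorname{Spec}(A^-\otimes\Lambda[t])$ by base change from $\Lambda[t]\to E$. By the equivalence, $X_U^-=\operatorname{Spec}(A^-\otimes E)$ over $X^-$, compatibly with $L_U$. Similarly $R_U^-\to R^-$ is étale and restricts to $L_U$ over $L$, because $L\subset R^-\to Y$ equals $L\subset X\to Y$. So $R_U^-=\operatorname{Spec}(B^-\otimes E)$ over $R^-$, compatibly with $L_U$.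

The base changes $\sigma_{i,U}^-$ of $\sigma_i^-$ correspond to ring maps
$$\tau_i:A^-\otimes E\to B^-\otimes E$$
compatible with $\sigma_i^\#:A^-[t]\to B^-[t]$. They induce the identity of $E$ modulo the ideals generated by elements of positive degree, because $\sigma_i^-|_L$ is the inclusion of $L$. So $\tau_i(a)=a_i$ for $a\in A^-$. Moreover $\tau_i|_E:E\to B^-\otimes E$ is a $\Lambda$-algebra map lifting $\mathrm{id}_E$ modulo a nilpotent ideal, with $\tau_1(t)=t$ and $\tau_2(t)=t+c$. By unique lifting (give $B^-\otimes E$ the $\Lambda[t]$-algebra structure $t\mapsto t$, respectively $t\mapsto t+c$) there is only one such map in each case, so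
$$\tau_1(g)=g,\qquad \tau_2(g)=g+c\,\partial g\qquad(g\in E). \tag{7.1}$$
Here $g\mapsto g+c\,\partial g$ is a ring homomorphism because $c^2=0$: $(g+c\,\partial g)(g'+c\,\partial g')=gg'+c\,\partial(gg')$. It is $\Lambda$-linear, sends $t$ to $t+c$, and lifts $\mathrm{id}_E$, as required.

**Step 3: functions from $Y$ have zero derivative along the line.** Let $f\in D$ and let $\sum_{i=0}^{43}f_i$, $f_i\in A_i^-\otimes E$, be its pullback $f^-$ to $X_U^-$. Both $\tau_1(f^-)$ and $\tau_2(f^-)$ are the pullback of $f$ to $R_U^-$, since the $\sigma_{i,U}^-$ are $U$-morphisms. So they are equal. By (7.1), $\tau_2(a\otimes g)=a_2(g+c\,\partial g)$, and $a_2c=0$ if $a$ is homogeneous of positive degree. So in degree $43$ the equality says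
$$(f_{43})_2-(f_{43})_1+c\,\partial f_0=0\qquad\text{in }B^-_{43}\otimes E,$$
where $(a\otimes g)_i=a_i\otimes g$. Apply $\Phi\otimes E$ and Lemma 5.1: the first two terms vanish and $\Phi(c)=1$, so $\partial f_0=0$. As $f_0\in E$ is the image of $f$ in $E$, we have $\bar D\subset\ker\partial$.

**Step 4: contradiction with integrality.** The element $t\in E$ is integral over $\bar D$. Let $P\in\bar D[Z]$ be a monic polynomial of minimal degree $m$ with $P(t)=0$ in $E$. As $E\ne0$, $m\ge1$. Apply $\partial$ to $P(t)=0$: the coefficients lie in $\ker\partial$ and $\partial t=1$, so $P'(t)=0$. Since $\bar D$ is a $\mathbb Q$-algebra, $P'/m\in\bar D[Z]$ is a monic polynomial of degree $m-1$ vanishing at $t$, which contradicts the minimality of $m$ (for $m=1$ it says $1=0$ in $E$). This proves Theorem 1: a geometric quotient would be finite, hence integral. $\blacksquare$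

## 8. Affine space, an integral surface, and a thickened line

**Corollary.** Over any field $k$ of characteristic $0$, with $S=\operatorname{Spec}k$, the quotient fails to exist for suitable finite scheme-theoretic equivalence relations on:

- (a) $X=\mathbb A^n_k$, for every $n\ge3$;
- (b) the integral affine surface $\operatorname{Spec}k[\theta^{44},\theta^{45},t]$;
- (c) the one-dimensional scheme $\operatorname{Spec}k[s,r,t]/(s,r)^{44}$, whose reduction is $\mathbb A^1_k$.

*Proof.* We apply Theorem 1 three times.

(a) Take $\Lambda=k[z_1,\dots,z_{n-3}]$ and $\mathfrak h=0$; then $A[t]=k[z_1,\dots,z_{n-3},s,r,t]$.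

(b) Take $\Lambda=k$ and $\mathfrak h=(r^{44}-s^{45})\subset\mathfrak m^{44}$. We claim $k[s,r]/(r^{44}-s^{45})\cong k[\theta^{44},\theta^{45}]$ via $s=\theta^{44}$, $r=\theta^{45}$. The map is well defined and surjective. The left side is a free $k[s]$-module on $1,r,\dots,r^{43}$. Its image is the sum of the spaces $\theta^{45j}k[\theta^{44}]$, $0\le j\le43$, and this sum is direct because $45j\equiv j\pmod{44}$. So the map is injective.

(c) Take $\Lambda=k$ and $\mathfrak h=\mathfrak m^{44}$. $\square$

For $\mathbb A^3_k$ the whole example reads as follows. Two points $(s_1,r_1,t)$ and $(s_2,r_2,t')$ are equivalent if every element of $C$ takes the same value on $(s_1,r_1)$ and $(s_2,r_2)$, and $t'=t+e\,(s_1^6-s_2^6)s_2^{10}$. On field-valued points this is just equality: $s^{44},s^{45},r^{44},r^{45}\in C$ already separate points. The obstruction lies entirely in the nilpotents of $R$.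

## 9. Reduced curves, where enough invariants exist

Example (c) has dimension $1$ and is not reduced; example (b) is integral of dimension $2$. We now show that this is sharp, by extending Proposition 1.4.

**Theorem 2.** Let $k$ be a field of characteristic $0$, $S=\operatorname{Spec}k$, $X$ affine of finite type over $k$, and $R$ a finite scheme-theoretic equivalence relation on $X$. If $\dim X=0$, or if $X$ is reduced with $\dim X\le1$, then $X/R$ exists.

So for affine schemes of finite type over $k$, dimension $1$ in (c) and dimension $2$ in (b) are the smallest possible, in the general and in the reduced case respectively. The case of smooth or normal surfaces is not decided here.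

*Proof.* The case $\dim X=0$ is Proposition 1.4 (and $X=\emptyset$ is trivial). Let $X=\operatorname{Spec}A$ be reduced of dimension $1$ and $R=\operatorname{Spec}B$. By Lemma 1.3 it suffices to show that $A$ is finite over $A^R$. The plan is to find invariants at the generic points by taking characteristic polynomials, and then to correct for the difference between $B$ and its generic part, which is concentrated in finitely many closed points.

**Step 1: restrict $R$ to the generic points.** The zero-dimensional irreducible components of $X$ are isolated points. So $A=A'\times P$, where $\operatorname{Spec}A'$ is the union of the $1$-dimensional components and $P$ (finite over $k$, possibly $0$) is the ring of the isolated points. Let $W$ be the set of generic points of $\operatorname{Spec}A'$, and let $K=\operatorname{Frac}A'$ be the total ring of fractions, a finite product of fields and a localization of $A$. Finite morphisms preserve the dimension of the closure of a point. So for $\eta\in R$ we have $\sigma_1(\eta)\in W$ iff $\dim\overline{\{\eta\}}=1$ iff $\sigma_2(\eta)\in W$. The ring $B\otimes_{A,\sigma_1}K$ is a localization of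 $B$ and is finite over $K$, hence Artinian. So it is the product of its local rings, and these are the $\mathcal O_{R,\eta}$ for the $\eta$ just described. The same holds for $\sigma_2$. Hence, as localizations of $B$,
$$B_K:=B\otimes_{A,\sigma_1}K=\prod_\eta\mathcal O_{R,\eta}=B\otimes_{A,\sigma_2}K .$$
So $R_K:=\operatorname{Spec}B_K$ is the restriction of $R$ to $\operatorname{Spec}K$, and it is a scheme-theoretic equivalence relation on $\operatorname{Spec}K$. Both maps $\sigma_i^\#:K\to B_K$ are finite, and locally free since $K$ is a finite product of fields. Put
$$K_0=\{a\in K:\ \sigma_1^\#a=\sigma_2^\#a\text{ in }B_K\}\supset k,$$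
and let $A_1$ be the integral closure of $A'$ in $K$, a finite product of Dedekind domains, finite over $A'$.

**Step 2: every $a\in A_1$ is a root of a monic polynomial with coefficients in $A_1\cap K_0$.** The polynomial is "$\prod_{z\sim x}(Z-a(z))$", made precise: let $\chi\in K[Z]$ be the characteristic polynomial of multiplication by $\sigma_2^\#a$ on $B_K$, viewed as a $K$-module via $\sigma_1$. On each field factor of $K$ it is monic, of degree the rank $n$ of $B_K$ there.

*Invariance.* Let $R_K^{(3)}=R_K\times_{\sigma_2,\operatorname{Spec}K,\sigma_1}R_K$, whose $T$-points are the triples $(x,y,z)$ of equivalent points, and let $\rho:R_K^{(3)}\to R_K$ be $(x,y,z)\mapsto(x,y)$. By definition $\rho$ is the base change of $\sigma_1:R_K\to\operatorname{Spec}K$ along $\sigma_2:R_K\to\operatorname{Spec}K$, through $(x,y,z)\mapsto(y,z)$. Because $R_K$ is an equivalence relation, a triple is the same as two pairs $(x,y),(x,z)$; so $\rho$ is also the base change of $\sigma_1$ along $\sigma_1$, through $(x,y,z)\mapsto(x,z)$. In both descriptions $\sigma_2^\#a$ pulls back to the function $a(z)$. Characteristic polynomials commute with base change.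 So the characteristic polynomial of $a(z)$ on $R_K^{(3)}$ over $R_K$ equals both $\sigma_2^\#\chi$ and $\sigma_1^\#\chi$, and comparing ranks, $n\circ\sigma_1=n\circ\sigma_2$. Hence $\chi\in K_0[Z]$. The rank may differ between the factors of $K$; but $Z^{\max n-n}$, taken factor by factor, is also invariant. Replacing $\chi$ by $Z^{\max n-n}\chi$, we may take $\chi$ monic of constant degree.

*$\chi(a)=0$.* By Cayley–Hamilton, $(\sigma_1^\#\chi)(\sigma_2^\#a)=0$ in $B_K$. Pulling back along the diagonal section $\operatorname{Spec}K\to R_K$, $x\mapsto(x,x)$, gives $\chi(a)=0$.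

*Integrality.* The element $a$ is integral over $A'$, the image of $A$ in $K$. So $\sigma_2^\#a$ is integral over the image of $B$ in $B_K$, and $B$ is integral over $\sigma_1^\#A$. Hence $\sigma_2^\#a$ is a root of a monic polynomial $G$ with coefficients in the image of $\sigma_1^\#A$. Over a field factor $K_j$ of $K$, all eigenvalues of multiplication by $\sigma_2^\#a$ are roots of the corresponding $G_j$, hence integral over the image of $A'$ in $K_j$. So are the coefficients of $\chi$ over $K_j$, which are polynomials in the eigenvalues. An element of $K$ whose components are integral over the images of $A'$ in the $K_j$ is integral over $A'$: it is the sum of elements with one possibly nonzero component $b_j$, and such an element is a root of $Z\,\widetilde G(Z)$, where $\widetilde G\in A'[Z]$ is a monic lift of an integral equation of $b_j$. Thus $\chi\in A_1[Z]$, which proves the step.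

**Step 3: a large ring $D_2$ of generic invariants.** Take finitely many $k$-algebra generators of $A_1$ and the coefficients of the polynomials from Step 2 for them. They generate a finitely generated $k$-subalgebra $D_2\subset A_1\cap K_0$, and $A_1$ is finite over $D_2$. The elements of $D_2$ are invariant only in $B_K$, and they need not lie in $A'$. Steps 4 and 5 repair both defects.

**Step 4: an ideal that vanishes where $B$ and $B_K$ differ.** Let $Q=\ker(B\to B_K)$. This is a finite $A$-module via $\sigma_1$, with $Q\otimes_AK=0$. So it has finite length, and its support in $\operatorname{Spec}B$ is a finite set of closed points. Let $F$ be the finite set of closed points of $\operatorname{Spec}A'$ in $\sigma_1(\operatorname{Supp}Q)\cup\sigma_2(\operatorname{Supp}Q)$. Let $\mathfrak c=\{x\in A_1:xA_1\subset A'\}$ be the conductor; it contains a nonzerodivisor since $A_1$ is finite over $A'$ inside $\operatorname{Frac}A'$, so $\dim_kA_1/\mathfrak c<\infty$. Let $\mathfrak c'=\mathfrak c\cap\bigcap_y\mathfrak n_y$, where $\mathfrak n_y$ runs over the finitely many maximal ideals of $A_1$ above $F$. This is an ideal of $A_1$ contained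 in $A'$, with $\dim_kA_1/\mathfrak c'<\infty$. Put $I=D_2\cap\mathfrak c'$, an ideal of $D_2$ (possibly the unit ideal). Then $D_2/I\subset A_1/\mathfrak c'$ is finite-dimensional. Since $D_2$ is Noetherian, each $I^j/I^{j+1}$ is finite over $D_2/I$, so $\dim_kD_2/I^N<\infty$ for all $N$.

**Step 5: $I^N\times0\subset A^R$ for some $N\geq1$.** For $g\in I$ we have $g\in A'$, so $(g,0)\in A'\times P=A$. It vanishes at all points of $\sigma_1(\operatorname{Supp}Q)\cup\sigma_2(\operatorname{Supp}Q)$: trivially at those in $\operatorname{Spec}P$, and at those in $F$ because some $\mathfrak n_y$ lies above such a point and $g\in\mathfrak n_y$. Let $\mathfrak b\subset B$ be the ideal generated by all $\sigma_1^\#(g,0)$ and $\sigma_2^\#(g,0)$, $g\in I$. Then $\operatorname{Supp}Q\subset V(\mathfrak b)$, so a power of $\mathfrak b$ kills the finite length module $Q$. By Artin–Rees there is $N_0$ with $Q\cap\mathfrak b^N\subset\mathfrak b^{N-N_0}Q$ for $N\ge N_0$, and this is $0$ for $N\gg0$. Fix such an $N\ge1$. For $f\in I^N$ the element $\sigma_1^\#(f,0)-\sigma_2^\#(f,0)$ lies in $\mathfrak b^N$. It maps to $0$ in $B_K$, since $(f,0)$ has image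 $f\in K_0$ in $K$. So it lies in $Q\cap\mathfrak b^N=0$, that is, $(f,0)\in A^R$.

**Step 6: $A$ is finite over $A^R$.** If $P=0$, drop the second component and read $D_2$ for $D_2\times k$ in what follows. The ring $A_1\times P$ is finite over $D_2\times k$. The set $I^N\times0$ is an ideal of $D_2\times k$ of finite codimension, at most $\dim_kD_2/I^N+1$. Put
$$D_3=k\cdot(1,1)+(I^N\times0).$$
This is a $k$-subalgebra of $D_2\times k$, and $D_3\subset A^R$ by Step 5. As $D_2\times k$ is the sum of $I^N\times0\subset D_3$ and a finite-dimensional $k$-vector space, it is finite over $D_3$. By the Artin–Tate lemma for $k\subset D_3\subset D_2\times k$, the ring $D_3$ is a finitely generated $k$-algebra, hence Noetherian. Now $A=A'\times P\subset A_1\times P$ is a $D_3$-submodule of a finite module over the Noetherian ring $D_3$, so $A$ is finite over $D_3$, and hence over $A^R\supset D_3$. Lemma 1.3 finishes the proof. $\blacksquare$
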